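# A correlation inequality for $P(\phi)_2$ that holds exactly up to degree two

## Positive correlation up to degree two, negative correlation from degree four on

**Theorem 1.** Let $m_0>0$ and let $\mu_0$ be the Gaussian measure on $\mathcal S'(\mathbb R^2)$ with mean zero and covariance $(-\Delta+m_0^2)^{-1}$. Write $E$ for expectation in $\mu_0$ and $:\,\cdot\,:$ for Wick ordering with respect to $\mu_0$. Let $P$ be a real polynomial, bounded below, of degree $2n\ge 4$ (even or not), and put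
$$U(f)=\int f(x)\,{:}P(\phi(x)){:}\,dx,\qquad \langle F\rangle_g=\frac{E[F\,e^{-U(g)}]}{E[e^{-U(g)}]} .$$
Let $0\le g\in C_0^\infty(\mathbb R^2)$, let $O\subset\mathbb R^2$ be open and nonempty, and let $\delta>0$. Then there are $0\le f,h\in C_0^\infty(O)$ with $\int f<\delta$, $\int h<\delta$ and
$$\langle e^{-U(f)}e^{-U(h)}\rangle_g<\langle e^{-U(f)}\rangle_g\,\langle e^{-U(h)}\rangle_g .$$

**Theorem 2.** With the same notation, if $P$ is bounded below and $\deg P\le 2$ (even or not), then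
$$\langle e^{-U(f)}e^{-U(h)}\rangle_g\ \ge\ \langle e^{-U(f)}\rangle_g\,\langle e^{-U(h)}\rangle_g\qquad\text{for all }0\le f,g,h\in C_0^\infty(\mathbb R^2). \tag{1}$$

A nonconstant polynomial that is bounded below has even degree and positive leading coefficient, so the two theorems cover every case: for $P$ bounded below, (1) holds for all $f,g,h\ge 0$ if and only if $\deg P\le 2$.

The problem comes from *The P(D) Euclidean Quantum Field Theory as Classical Statistical Mechanics*. The conjecture to be decided is that (1) holds for every even $P$, that is, every $P$ with only even powers, and all $f,g,h\ge0$ in $C_0^\infty(\mathbb R^2)$. Theorem 1 disproves it. It fails for every even $P$ of degree at least $4$ that is bounded below, for instance $P(x)=x^4$, at every mass and for every background $g$, including $g=0$. Moreover $f$ and $h$ can be placed in any prescribed open set with arbitrarily small integral.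

In words: $e^{-U(f)}$ is a random weight which is small when the energy in the region of $f$ is high. The conjecture says that two such weights are positively correlated. It is convenient to remove the quotients. Put $Z(g)=E[e^{-U(g)}]$. Since $U$ is linear in its test function, multiplying (1) by $Z(g)^2$ gives the equivalent form
$$Z(g+f+h)\,Z(g)\ \ge\ Z(g+f)\,Z(g+h). \tag{2}$$

## Wick powers, chaoses, and a logarithmic covariance

The field $\phi$ is a random distribution. For a test function $k$, the variable $\phi(k)$ is a centred Gaussian, and $E[\phi(k)\phi(k')]=\iint k(x)C(x-y)k'(y)\,dx\,dy$ with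
$$C(x)=\frac1{2\pi}K_0(m_0|x|),$$
$K_0$ being the modified Bessel function. Since $C(0)=\infty$, powers of $\phi(x)$ must be renormalized.

**Definition (Hermite polynomials and Wick powers).** $H_j$ denotes the monic Hermite polynomials, with $e^{sx-s^2/2}=\sum_j H_j(x)s^j/j!$. For a centred Gaussian $X$ of variance $c>0$, put ${:}X^j{:}=c^{j/2}H_j(X/\sqrt c)$. The variable $\int f{:}\phi^j{:}$ is the $L^2(\mu_0)$ limit of $\int f{:}\phi_\sigma^j{:}$, where $\phi_\sigma$ is the field smoothed at scale $\sigma\downarrow0$; and ${:}P(\phi){:}=\sum_j a_j{:}\phi^j{:}$ for $P=\sum_j a_jx^j$.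

For example ${:}X^2{:}=X^2-c$ and ${:}X^4{:}=X^4-6cX^2+3c^2$. The function $x\mapsto x^4$ is nonnegative, but ${:}X^4{:}$ takes the value $-6c^2$ at $X^2=3c$, and this tends to $-\infty$ as $c\to\infty$. So $e^{-U(f)}$ is not a bounded function, and its integrability is a theorem (fact (N) below).

**Definition (chaos).** The $j$-th chaos is the closed subspace of $L^2(\mu_0)$ spanned by the variables ${:}\phi(k)^j{:}$. The chaoses are mutually orthogonal and span $L^2(\mu_0)$. For example $\phi(k)^2-E[\phi(k)^2]$ lies in the second chaos, and $U(f)$ lies in the span of the chaoses of order at most $\deg P$.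

If $\zeta\sim N(0,1)$ and $F$ is smooth with bounded (or polynomially bounded) derivatives, then
$$E[H_k(\zeta)F(\zeta)]=E[F^{(k)}(\zeta)], \tag{3}$$
because $H_k(x)e^{-x^2/2}=(-1)^k\frac{d^k}{dx^k}e^{-x^2/2}$ and one may integrate by parts $k$ times. We shall also use $H_k'=kH_{k-1}$ and $E[H_jH_k]=\delta_{jk}k!$.

The following textbook facts are used without proof.

* **(N)** For $0\le f\in C_0^\infty$ and $P$ bounded below, $U(f)$ and $e^{-U(f)}$ lie in $L^q(\mu_0)$ for all $q<\infty$ (Nelson; Simon, *The $P(\phi)_2$ Euclidean (Quantum) Field Theory*, Ch. V).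
* **(H)** Hypercontractivity (Nelson; Simon, Ch. I): if $Y$ lies in the span of the chaoses of order at most $d$, then $\|Y\|_q\le(q-1)^{d/2}\|Y\|_2$ for $q\ge2$.
* **(W)** $E\big[\int f{:}\phi^j{:}\int g{:}\phi^k{:}\big]=\delta_{jk}\,j!\iint f(x)C(x-y)^jg(y)\,dx\,dy$, and likewise when one or both fields are smeared, with $C(x-y)$ replaced by the covariance of the two Gaussian fields at $x$ and $y$.
* **(K)** $K_0>0$, $K_0'=-K_1$, $0<sK_1(s)\le1$, and $K_0(s)=-\log s+O(1)$ as $s\downarrow0$.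

To see (H) at work, take $Y=\zeta^2-1$, $d=2$, $q=4$: here $\|Y\|_2^2=2$ and $E[Y^4]=105-60+18-4+1=60$, while the bound gives $E[Y^4]\le(3\sqrt2)^4=324$.

From (K) we read off two estimates. On $0<s\le m_0$ the function $K_0(s)+\log s$ is bounded; and $\frac{d}{d\sigma}K_0(e^\sigma)=-e^\sigma K_1(e^\sigma)\in[-1,0)$. Hence there is a constant $B_0$ with
$$\Big|C(x)-\frac1{2\pi}\log\frac1{|x|}\Big|\le B_0\quad(0<|x|\le1),\qquad |C(x)-C(x')|\le\frac1{2\pi}\Big|\log\frac{|x|}{|x'|}\Big|\quad(x,x'\ne0). \tag{4}$$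

## Small cases in which the inequality is true

*Proportional test functions.* If $f=\alpha k$ and $h=\beta k$ with $k\ge 0$ and $\alpha,\beta\ge0$, both weights are decreasing functions of the single variable $U(k)$. Two decreasing functions of one real variable are positively correlated under any probability measure, so (1) holds.

*Two Gaussian spins, $P(x)=x^2$.* Replace the field by two unit Gaussians $X,Y$ with correlation $\rho$, $|\rho|<1$. With $\Sigma=\begin{pmatrix}1&\rho\\ \rho&1\end{pmatrix}$ and $s,t\ge0$,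
$$E\big[e^{-s(X^2-1)-t(Y^2-1)}\big]=e^{s+t}\det\Big(1+2\begin{pmatrix}s&0\\0&t\end{pmatrix}\Sigma\Big)^{-1/2}=e^{s+t}\big((1+2s)(1+2t)-4st\rho^2\big)^{-1/2}.$$
The product of the separate expectations is $e^{s+t}\big((1+2s)(1+2t)\big)^{-1/2}$, which is smaller or equal.

*Weak coupling, any $P$, $g=0$.* Fix nonzero $f,h\ge0$ and $P$ nonconstant, and replace $f,h$ by $\lambda f,\lambda h$. By (N) we may expand in $\lambda\downarrow0$:
$$\mathrm{Cov}\big(e^{-\lambda U(f)},e^{-\lambda U(h)}\big)=\lambda^2\,\mathrm{Cov}(U(f),U(h))+o(\lambda^2),\qquad \mathrm{Cov}(U(f),U(h))=\sum_{j\ge1}a_j^2\,j!\iint fC^jh>0,$$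
by (W) and $C>0$. So the inequality is strict for all small $\lambda$, and expanding around weak coupling for fixed $f,h$ cannot refute it. This does not conflict with Theorem 1, whose test functions have small integral but are so concentrated that $U(f)$ has fluctuations of order one.

## One concentrated bump against another: the sign is wrong

What does $U(f)$ look like when $f$ is a bump of width $r\to0$? By (4) the field averaged over the bump has variance about $\ell_r=\frac1{2\pi}\log\frac1r$, which tends to infinity. The term ${:}\phi^{j}{:}$ has size $\ell_r^{j/2}$, so the top power wins, and after division by $a_{2n}\ell_r^{n}$ we expect $U(f)$ to become $H_{2n}(\eta)$ with a unit Gaussian "spin" $\eta$. This will be proved below. It suggests testing the conjecture on finitely many correlated spins with energy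
$$H:=H_{2n},\qquad n\ge2 .$$

The first thing to try is one spin $\eta_1$ for $f$ with strength $\tau>0$, and one spin $\eta_0$ for $h$ with infinitesimal strength $t$. Let $\rho$ be their correlation. The derivative at $t=0$ of the covariance of $e^{-\tau H(\eta_1)}$ and $e^{-tH(\eta_0)}$ is $-E[H(\eta_0)e^{-\tau H(\eta_1)}]$, because $E[H(\eta_0)]=0$. A counterexample needs
$$E[H(\eta_0)e^{-\tau H(\eta_1)}]>0 .$$
But the generating function gives $E[e^{s\eta_0-s^2/2}\mid\eta_1]=e^{s\rho\eta_1-s^2\rho^2/2}$, that is, $E[H_{2n}(\eta_0)\mid\eta_1]=\rho^{2n}H_{2n}(\eta_1)$. Hence, with $\zeta\sim N(0,1)$,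
$$E[H(\eta_0)e^{-\tau H(\eta_1)}]=\rho^{2n}E[H(\zeta)e^{-\tau H(\zeta)}]=\rho^{2n}\,\mathrm{Cov}\big(H(\zeta),e^{-\tau H(\zeta)}\big)\le0,$$
since $e^{-\tau H}$ is a decreasing function of $H$. The attempt fails for every $\tau$ and every $\rho$.

The exact cause: testing against $H_{2n}(\eta_0)$ extracts the Hermite coefficient of order $2n$ of the weight, and for the single weight $e^{-\tau H}$ that coefficient is never positive. The weight has other Hermite coefficients too, and the one of order $2$ turns out to be positive for small $\tau$. It cannot be seen with one spin. With a product of many weights the quadratic coefficients accumulate: seen from $\eta_0$, the product behaves like $e^{\alpha x^2/2}$ with some $\alpha\in(0,1)$. Tilting $N(0,1)$ by this factor gives $N(0,v)$ with $v=1/(1-\alpha)>1$, and from $E[e^{s\sqrt v\zeta-s^2/2}]=e^{s^2(v-1)/2}$,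
$$E[H_{2n}(\sqrt v\,\zeta)]=(2n-1)!!\,(v-1)^n>0 .$$
So many weakly correlated spins should reverse the sign.

## Many weakly correlated spins reverse the sign

For $p\in(0,1)$ and $N\in\mathbb N$ let $\eta_0,\zeta_1,\dots,\zeta_N$ be i.i.d. $N(0,1)$ and
$$\eta_i=\sqrt p\,\eta_0+\sqrt{1-p}\,\zeta_i\quad(1\le i\le N),\qquad A(\tau,N,p)=\mathbb E\Big[H(\eta_0)\prod_{i=1}^Ne^{-\tau H(\eta_i)}\Big].$$
Thus $\mathbb E[\eta_0\eta_i]=\sqrt p$, and $\mathbb E[\eta_i\eta_j]=p$ for distinct $i,j\ge1$.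

**Lemma 1.** There are $\tau>0$, $N$ and $p\in(0,1)$ with $A(\tau,N,p)>0$.

*Proof.* Let $w=e^{-\tau H}$ with $\tau>0$. Since $H$ has even degree and leading coefficient $1$, each derivative of $w$ is a polynomial times $e^{-\tau H}$, so $w$ and all its derivatives are bounded. Let $\zeta\sim N(0,1)$ and, using (3), put $w_k=\mathbb E[H_k(\zeta)w(\zeta)]=\mathbb E[w^{(k)}(\zeta)]$. Then $w_0>0$, and $w_k=0$ for odd $k$ because $w$ is even.

**Step 1: make the quadratic coefficient positive.** This step chooses $\tau$. As a function of $\tau\ge0$, $w_2(\tau)=\mathbb E[H_2e^{-\tau H}]$ is smooth, since $H(\zeta)$ is bounded below and has all moments. We have $w_2(0)=\mathbb E[H_2]=0$ and $w_2'(0)=-\mathbb E[H_2H_{2n}]=0$. The second equality needs $n\ge2$; for $n=1$ the value is $-2$. With $m=2n$, (3) gives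
$$w_2''(0)=\mathbb E[H_2H_m^2]=\mathbb E[(H_m^2)'']=2\,\mathbb E[(H_m')^2]+2\,\mathbb E[H_mH_m'']=2m^2(m-1)!>0,$$
because $H_m'=mH_{m-1}$, and $H_m''=m(m-1)H_{m-2}$ is orthogonal to $H_m$. Hence $w_2(\tau)>0$ for small $\tau>0$. Fix such a $\tau$ and put $\kappa=w_2/w_0>0$.

**Step 2: let the correlation tend to zero.** This step turns $A$ into a derivative of an $N$-th power. Given $\eta_0=x$ the $\eta_i$ are independent, so
$$A=\mathbb E\big[H_{2n}(\eta_0)\,u_p(\sqrt p\,\eta_0)^N\big],\qquad u_p(y)=\mathbb E[w(y+\sqrt{1-p}\,\zeta)].$$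
Applying (3) to $F(x)=u_p(\sqrt p\,x)^N$ gives $A=p^n\,\mathbb E\big[(u_p^N)^{(2n)}(\sqrt p\,\eta_0)\big]$. By the Leibniz rule $(u_p^N)^{(2n)}$ is a polynomial in the derivatives $u_p^{(k)}$, $k\le2n$. These satisfy $|u_p^{(k)}|\le\|w^{(k)}\|_\infty$, and for fixed $x$, as $p\downarrow0$, bounded convergence gives $u_p^{(k)}(\sqrt p\,x)=\mathbb E[w^{(k)}(\sqrt p\,x+\sqrt{1-p}\,\zeta)]\to\mathbb E[w^{(k)}(\zeta)]=w_k=u_0^{(k)}(0)$. By dominated convergence,
$$\lim_{p\downarrow0}p^{-n}A(\tau,N,p)=D_N:=\frac{d^{2n}}{dy^{2n}}\,u_0(y)^N\Big|_{y=0}.$$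

**Step 3: let the number of spins grow.** This step shows $D_N>0$ for large $N$. To order $y^{2n}$ we have $u_0(y)/w_0=1+\frac\kappa2y^2+b_2y^4+\dots+b_ny^{2n}$, with $b_j=w_{2j}/((2j)!\,w_0)$. Put $b_1=\kappa/2$. The coefficient of $y^{2n}$ in the $N$-th power is
$$\sum_{r=1}^n\binom Nr\sum_{j_1+\dots+j_r=n,\ j_i\ge1}b_{j_1}\cdots b_{j_r},$$
where $r$ counts the factors that do not contribute their $1$. This is a polynomial in $N$ whose leading term comes from $r=n$ and equals $\frac{N^n}{n!}(\kappa/2)^n$. Multiplying by $(2n)!$,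
$$\frac{D_N}{N^n\,w_0^N}\to\frac{(2n)!}{n!\,2^n}\kappa^n=(2n-1)!!\,\kappa^n>0 .$$
Choose $N$ with $D_N>0$, and then $p$ so small that $A(\tau,N,p)>0$. $\square$

For the quartic all this is explicit. With $n=2$, $H_4^2=H_8+16H_6+72H_4+96H_2+24$, so $w_2''(0)=96\cdot2=192=2\cdot4^2\cdot3!$, as claimed. Moreover
$$D_N=w_0^N\Big[N\frac{w_4}{w_0}+3N(N-1)\frac{w_2^2}{w_0^2}\Big],\qquad w_4=\mathbb E[H_4e^{-\tau H_4}]<0 .$$
The negative term is the one found with a single spin, and it is beaten as soon as $N-1>|w_4|w_0/(3w_2^2)$.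

From now on $\tau,N,p$ are fixed as in Lemma 1. They depend only on $n$. It remains to realize the spins $\eta_0,\dots,\eta_N$ inside the field.

## A narrow bump is a Hermite spin

Let $0\le\chi\in C_0^\infty(\mathbb R^2)$ be radial, supported in $\{|x|\le1\}$, with $\int\chi=1$. Put $\chi_{z,r}(x)=r^{-2}\chi((x-z)/r)$ and $\ell_r=\frac1{2\pi}\log\frac1r$. Write $P=\sum_{j\le2n}a_jx^j$ with $a_{2n}>0$ and define
$$V_{z,r}=\frac1{a_{2n}\ell_r^{\,n}}U(\chi_{z,r}),\qquad X_{z,r}=\phi(\chi_{z,r}).$$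
Let $\beta(u)=B_0+\frac1{2\pi}\big|\log|u|\big|$, which lies in $L^q(|u|\le5)$ for all $q<\infty$, and let $B_1=\iint\chi(u)\chi(v)\beta(u-v)\,du\,dv$. If $|u|\le5$ and $r\le\frac18$ then $|ru|\le1$, so (4) gives
$$C(ru)=\ell_r+\rho_r(u),\qquad|\rho_r(u)|\le\beta(u)\qquad(0<|u|\le5,\ r\le\tfrac18). \tag{5}$$
Fix $r_0\le\frac18$ with $\ell_{r_0}\ge1+B_1$. Below $r\le r_0$, so $\ell_r\ge1$. The letter $K$ denotes constants independent of $r$ and $z$ (and of $t$ in Lemma 3), which may change from line to line; $O(\cdot)$ is uniform in the same sense. We use repeatedly that, because $\chi$ is supported in the unit disc and $\int\chi=1$,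
$$\iint\chi(u)\chi(v)|F(u-v)|\,du\,dv\le\|\chi\|_\infty\int_{|s|\le2}|F(s)|\,ds. \tag{6}$$

**Lemma 2.** As $r\to0$, $\|V_{z,r}-\ell_r^{-n}{:}X_{z,r}^{2n}{:}\|_2\to0$ uniformly in $z$, and $\mathrm{Var}(X_{z,r})=\ell_r+O(1)$.

*Proof.* By translation invariance nothing depends on $z$. Write $X=X_{z,r}$ and $Y_j=\int\chi_{z,r}{:}\phi^j{:}$.

**Step 1: compare $Y_j$ with ${:}X^j{:}$.** The aim is to show that smearing before or after taking the Wick power makes a difference of lower order. Substituting $x=z+ru$, (W) gives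
$$E[Y_j^2]=j!\iint\chi(u)\chi(v)C(r(u-v))^j\,du\,dv,$$
$$E[Y_j{:}X^j{:}]=j!\int\chi(u)\Big(\int\chi(v)C(r(u-v))\,dv\Big)^jdu,\qquad E[({:}X^j{:})^2]=j!\Big(\iint\chi(u)\chi(v)C(r(u-v))\,du\,dv\Big)^j .$$
Insert (5). In the first expression $C^j-\ell_r^j=\sum_{i\ge1}\binom ji\ell_r^{j-i}\rho_r^i$, and by (6) the integral of $|\rho_r|^i\le\beta^i$ is bounded; since $\ell_r\ge1$, the error is $O(\ell_r^{j-1})$. In the second, the inner integral is $\ell_r$ plus a term bounded by $\int\chi(v)\beta(u-v)\,dv\le\|\chi\|_\infty\int_{|s|\le2}\beta$. In the third, the bracket is $\ell_r+O(1)$. So for $j\ge1$ each of the three equals $j!\,\ell_r^j+O(\ell_r^{j-1})$. The bracket in the third expression is $\mathrm{Var}(X)$, so $\mathrm{Var}(X)=\ell_r+O(1)$; more precisely $|\mathrm{Var}(X)-\ell_r|\le B_1$. Expanding the square,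
$$E[(Y_j-{:}X^j{:})^2]=O(\ell_r^{j-1}),\qquad E[Y_j^2]=O(\ell_r^j)\qquad(j\ge1).$$

**Step 2: collect the terms of $P$.** The aim is to see that only the top power survives. We have
$$V_{z,r}-\ell_r^{-n}{:}X^{2n}{:}=\ell_r^{-n}\big(Y_{2n}-{:}X^{2n}{:}\big)+\sum_{1\le j<2n}\frac{a_j}{a_{2n}}\ell_r^{-n}Y_j+\frac{a_0}{a_{2n}}\ell_r^{-n}.$$
The squared $L^2$ norms of the terms are $O(\ell_r^{-1})$, $O(\ell_r^{j-2n})$ and $O(\ell_r^{-2n})$, and all tend to zero. $\square$

For example, if $P(x)=x^4-100x^2$, the quadratic term contributes $O(\ell_r^{-1})$ in $L^2$ norm and disappears in the limit, despite its coefficient.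

## Exponential moments that do not depend on the width

Convergence in $L^2$ does not control $E[e^{-\lambda V_{z,r}}]$, because Wick powers are not bounded below uniformly. We need Nelson's integrability with constants independent of the width $r$. The plan is to smooth the field at a scale $re^{-t}$, where the energy is bounded below by a power of $t$, and to show that the smoothing error is exponentially small in $t$, uniformly in $r$.

**Lemma 3.** For every $\lambda>0$ and $q<\infty$, $\ \sup_{z,\,r\le r_0}E[e^{-\lambda V_{z,r}}]<\infty$ and $\sup_{z,\,r\le r_0}\|V_{z,r}\|_q<\infty$.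

*Proof.* By translation invariance take $z=0$ and write $V=V_{0,r}$. By Step 1 of Lemma 2, $\ell_r^{-2n}E[Y_j^2]\le K$ for $1\le j\le2n$, hence $\|V\|_2\le K$. Since $V$ lies in the span of the chaoses of order at most $2n$, (H) gives the second bound. For the first, let $t\ge0$ and put
$$\theta=e^{-t},\quad\sigma=r\theta,\quad\phi_\sigma(x)=\phi(\chi_{x,\sigma}),\quad V_\sigma=\frac1{a_{2n}\ell_r^{\,n}}\int\chi_{0,r}(x)\,{:}P(\phi_\sigma(x)){:}\,dx .$$
The process $\phi_\sigma$ is the convolution of a distribution with a test function, hence smooth in $x$.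

**Step 1: a lower bound on $V_\sigma$.** The aim is $V_\sigma\ge-M_1(2+t)^n$ pointwise, with $M_1$ independent of $r$ and $t$. Let $c_\sigma=\mathrm{Var}(\phi_\sigma(x))$. By (5) at width $\sigma\le r_0$ we have $|c_\sigma-\ell_\sigma|\le B_1$, and $\ell_\sigma=\ell_r+\frac t{2\pi}$. Since $\ell_\sigma\ge\ell_{r_0}\ge1+B_1$, and $B_1\le\ell_r$, $1\le\ell_r$,
$$1\le c_\sigma\le\ell_r+\frac t{2\pi}+B_1\le(2+t)\ell_r .$$
For $c\ge1$ and $y\in\mathbb R$ we have $c^{j/2}\le c^n$ when $j\le2n$, so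
$$\sum_{j\le2n}a_jc^{j/2}H_j(y)\ge c^n\Big[a_{2n}H_{2n}(y)-\sum_{j<2n}|a_j||H_j(y)|\Big]\ge-Kc^n,$$
because the bracket is continuous in $y$ and tends to $+\infty$ as $|y|\to\infty$. With $c=c_\sigma$ and $y=\phi_\sigma(x)/\sqrt{c_\sigma}$ the left side is ${:}P(\phi_\sigma(x)){:}$. Integrating against $\chi_{0,r}\ge0$, which has integral $1$,
$$V_\sigma\ge-\frac{K(2+t)^n\ell_r^n}{a_{2n}\ell_r^n}=-M_1(2+t)^n .$$

**Step 2: an exact formula for the smoothing error.** The aim is to reduce $\|V-V_\sigma\|_2$ to differences of kernels. Put $C^{(0)}=C$ and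
$$C^{(1)}(x)=\int\chi(w)C(x-\sigma w)\,dw,\qquad C^{(2)}(x)=\iint\chi(w)\chi(w')C(x-\sigma w-\sigma w')\,dw\,dw'.$$
Since $\chi$ is even, $C^{(1)}(x-y)$ is the covariance of $\phi(x)$ and $\phi_\sigma(y)$, and $C^{(2)}(x-y)$ that of $\phi_\sigma(x)$ and $\phi_\sigma(y)$. By (W), $\int\chi_{0,r}({:}\phi^j{:}-{:}\phi_\sigma^j{:})$, which lies in the $j$-th chaos, has second moment
$$j!\iint\chi(u)\chi(v)\big[(C^{(0)})^j-2(C^{(1)})^j+(C^{(2)})^j\big](r(u-v))\,du\,dv. \tag{7}$$

**Step 3: the kernels are close in $L^2$.** The aim is the bound $K\theta$ for the squared $L^2(|u|\le2)$ norms of $(C^{(0)}-C^{(1)})(ru)$ and $(C^{(1)}-C^{(2)})(ru)$. Let $D(u)=|C(ru)-C^{(1)}(ru)|$. By the second part of (4),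
$$D(u)\le\frac1{2\pi}\int\chi(w)\Big|\log\frac{|u-\theta w|}{|u|}\Big|\,dw .$$
If $2\theta\le|u|\le3$, the quotient lies in $[1-\theta/|u|,1+\theta/|u|]$ with $\theta/|u|\le\frac12$, and $|\log(1+s)|\le2|s|$ for $|s|\le\frac12$; so $D(u)\le\theta/(\pi|u|)$. If $|u|<2\theta$, then $D(u)\le d(u/\theta)$ with
$$d(u')=\frac1{2\pi}\int\chi(w)\Big|\log\frac{|u'-w|}{|u'|}\Big|\,dw\le\frac1{2\pi}\Big(\int\chi(w)\big|\log|u'-w|\big|\,dw+\big|\log|u'|\big|\Big),$$
which is in $L^2(|u'|\le2)$, the first term being bounded there. Therefore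
$$\int_{|u|\le3}D^2\,du\le\theta^2\int_{|u'|\le2}d^2\,du'+\int_{2\theta\le|u|\le3}\frac{\theta^2}{\pi^2|u|^2}\,du\le K\theta^2\Big(1+\log\frac1\theta\Big)\le K\theta .$$
Next, $C^{(2)}(ru)=\int\chi(w)C^{(1)}(ru-\sigma w)\,dw$, so $|C^{(1)}-C^{(2)}|(ru)\le\int\chi(w)D(u-\theta w)\,dw$. By Jensen its squared $L^2(|u|\le2)$ norm is at most $\int_{|u|\le3}D^2\le K\theta$.

**Step 4: the smoothing error.** The aim is $\|V-V_\sigma\|_2\le M_2e^{-t/4}$. By (5), on $|u|\le2$ we have $|C^{(i)}(ru)|\le\ell_r+\beta_i(u)$, where $\beta_0=\beta$, and $\beta_1,\beta_2$ are averages of $\beta$ over shifts of length at most $2\theta\le2$. The arguments stay in $|u|\le4$, so (5) applies, and Jensen gives $\|\beta_i\|_{L^q(|u|\le2)}\le\|\beta\|_{L^q(|u|\le4)}$. Write the bracket in (7) as $\big[(C^{(0)})^j-(C^{(1)})^j\big]-\big[(C^{(1)})^j-(C^{(2)})^j\big]$ and use $|a^j-b^j|\le j|a-b|(|a|+|b|)^{j-1}$. By (6), Cauchy–Schwarz, Step 3 and $\ell_r\ge1$, the quantity (7) is at most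
$$K\theta^{1/2}\,\max_{i=0,1}\big\|(2\ell_r+\beta_i+\beta_{i+1})^{j-1}\big\|_{L^2(|u|\le2)}\le K\,\ell_r^{j-1}\theta^{1/2}\qquad(1\le j\le2n).$$
The $j=0$ parts of $V$ and $V_\sigma$ cancel. Since different chaoses are orthogonal, $\|V-V_\sigma\|_2^2\le K\ell_r^{-2n}\sum_{j\ge1}\ell_r^{j-1}\theta^{1/2}\le K\theta^{1/2}$, which is the claim.

**Step 5: the tail of $V$.** The aim is to convert Steps 1 and 4 into a bound on $\mathrm{Prob}(V\le-s)$. If $V\le-M_1(2+t)^n-1$, then $|V-V_\sigma|\ge1$ by Step 1. By Chebyshev and (H) with $d=2n$, for $q\ge2$,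
$$\mathrm{Prob}\big(V\le-M_1(2+t)^n-1\big)\le\|V-V_\sigma\|_q^q\le\big(q^nM_2e^{-t/4}\big)^q .$$
Take $q=q_t=(e^{t/4-1}/M_2)^{1/n}$, which is at least $2$ for $t\ge t_0$. Then $q_t^nM_2e^{-t/4}=e^{-1}$ and the right side is $e^{-q_t}$. Given $s\ge s_0:=\max\{2,\,M_1(2+t_0)^n+1\}$, choose $t\ge t_0$ with $s=M_1(2+t)^n+1$. Since $s-1\ge s/2$, we have $t\ge(s/2M_1)^{1/n}-2$, so $q_t\ge c\,e^{c's^{1/n}}$ with $c,c'>0$ independent of $r$. Thus
$$\mathrm{Prob}(V\le-s)\le\exp\big(-c\,e^{c's^{1/n}}\big)\qquad(s\ge s_0).$$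
Finally
$$E[e^{-\lambda V}]\le e^{\lambda s_0}+\int_{s_0}^\infty\lambda e^{\lambda s}\,\mathrm{Prob}(V\le-s)\,ds .$$
The integral converges because $e^{c's^{1/n}}\ge(c')^{2n}s^2/(2n)!$, and the bound does not depend on $r\le r_0$. $\square$

## A cluster of small bumps inside a larger one

We can now prove Theorem 1. The covariance is logarithmic, so a bump of width $\varepsilon^p$ has variance about $p\,\ell_\varepsilon$, and two bumps of width $\varepsilon$ at distance of order $\varepsilon^p$ have covariance about $p\,\ell_\varepsilon$ as well. This is the covariance structure of $\eta_0,\dots,\eta_N$.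

Fix $x_0\in O$ and distinct points $y_1,\dots,y_N$ with $|y_i|\le1$. For small $\varepsilon$ put $L=\ell_\varepsilon$, so that $\ell_{\varepsilon^p}=pL$, and
$$z_i=x_0+\varepsilon^py_i,\quad V_i=V_{z_i,\varepsilon},\quad X_i=X_{z_i,\varepsilon}\quad(1\le i\le N),\qquad V_0=V_{x_0,\varepsilon^p},\quad X_0=X_{x_0,\varepsilon^p},$$
$$f_\varepsilon=\frac\tau{a_{2n}L^n}\sum_{i=1}^N\chi_{z_i,\varepsilon},\qquad\hat h_\varepsilon=\frac1{a_{2n}(pL)^n}\chi_{x_0,\varepsilon^p} .$$
These functions are nonnegative, since $a_{2n}>0$. By construction $U(f_\varepsilon)=\tau\sum_{i\ge1}V_i$ and $U(\hat h_\varepsilon)=V_0$. The supports lie in $O$ for small $\varepsilon$, and $\int f_\varepsilon=N\tau/(a_{2n}L^n)\to0$.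

**Step 1: covariances.** The aim is to identify the joint limit of the averaged fields and to show that it decouples from any fixed smearing of $\phi$. All error terms are bounded as $\varepsilon\to0$.

* By Lemma 2, $\mathrm{Var}(X_i)=L+O(1)$ for $i\ge1$ and $\mathrm{Var}(X_0)=pL+O(1)$.
* For $i\ne j$ in $\{1,\dots,N\}$, $E[X_iX_j]=\iint\chi(u)\chi(v)\,C\big(\varepsilon^p[y_i-y_j+\varepsilon^{1-p}(u-v)]\big)\,du\,dv=pL+O(1)$. Indeed $\varepsilon^{1-p}\to0$ and $y_i\ne y_j$, so the square bracket stays between two positive constants in modulus, and (4) applies.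
* For $i\ge1$, $E[X_0X_i]=\iint\chi(u)\chi(v)\,C\big(\varepsilon^p(u-y_i-\varepsilon^{1-p}v)\big)\,du\,dv=pL+O(1)$, by (5) with $r=\varepsilon^p$ and $\sup_{|a|\le2}\int\chi(u)\big|\log|u-a|\big|\,du<\infty$.
* For fixed $k\in C_0^\infty$ and $0\le i\le N$, $E[\phi(k)X_i]=O(1)$, because $C*k$ is bounded.

Therefore, for fixed $k_1,\dots,k_J\in C_0^\infty$, the centred Gaussian vector
$$\Big(\frac{X_0}{\sqrt{pL}},\frac{X_1}{\sqrt L},\dots,\frac{X_N}{\sqrt L},\phi(k_1),\dots,\phi(k_J)\Big)$$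
has convergent covariance matrix: the correlation of the entry $0$ with the entry $i$ tends to $pL/(\sqrt{pL}\sqrt L)=\sqrt p$, that of distinct entries $i,j\ge1$ to $p$, and those with the $\phi(k_j)$ to $0$. So it converges in law to $(\eta_0,\dots,\eta_N,\phi(k_1),\dots,\phi(k_J))$, where $(\eta_i)$ is as in Lemma 1 and independent of the $\phi(k_j)$.

**Step 2: energies.** The aim is to pass from $X_i$ to $V_i$. Let $c=\mathrm{Var}(X_i)$ and let $\ell$ be $L$ for $i\ge1$ and $pL$ for $i=0$. Then $\ell^{-n}{:}X_i^{2n}{:}=(c/\ell)^nH_{2n}(X_i/\sqrt c)$ with $c/\ell\to1$, and by Lemma 2 this differs from $V_i$ by a term tending to $0$ in $L^2$. Hence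
$$(V_0,\dots,V_N,\phi(k_1),\dots,\phi(k_J))\to(H(\eta_0),\dots,H(\eta_N),\phi(k_1),\dots,\phi(k_J))\quad\text{in law.} \tag{8}$$

**Step 3: expectations in the presence of $g$.** The aim is to show that the background only contributes the factor $Z(g)$. Let $\Psi_\varepsilon$ be one of
$$V_0\,e^{-\tau\sum_{i\ge1}V_i},\qquad e^{-\tau\sum_{i\ge1}V_i},\qquad V_0,$$
and let $\Psi$ be the same expression with each $V_i$ replaced by $H(\eta_i)$. By Lemma 3 and Hölder, $\Psi_\varepsilon$ is bounded in $L^4(\mu_0)$ for small $\varepsilon$; for instance $\|V_0e^{-\tau\sum V_i}\|_4\le\|V_0\|_8\prod_{i\ge1}\|e^{-\tau V_i}\|_{8N}$. We claim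
$$E[e^{-U(g)}\Psi_\varepsilon]\to Z(g)\,\mathbb E[\Psi]. \tag{9}$$
Let $F$ be a bounded continuous function of finitely many $\phi(k_1),\dots,\phi(k_J)$. By (8) and continuity, $F\Psi_\varepsilon$ converges in law; being bounded in $L^4$ it is uniformly integrable, so by independence $E[F\Psi_\varepsilon]\to E[F]\,\mathbb E[\Psi]$. Such $F$ are dense in $L^2(\mu_0)$, because the variables $\phi(k)$, $k\in C_0^\infty$, generate the $\sigma$-algebra, and $e^{-U(g)}\in L^2(\mu_0)$ by (N). Since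
$$\big|E[(e^{-U(g)}-F)\Psi_\varepsilon]\big|\le\|e^{-U(g)}-F\|_2\,\sup_\varepsilon\|\Psi_\varepsilon\|_2,\qquad|E[F]-Z(g)|\le\|e^{-U(g)}-F\|_2,$$
choosing $F$ close to $e^{-U(g)}$ proves (9).

**Step 4: differentiate in the strength of $h$.** The aim is to violate (2) to first order in $t$. For $t\in[0,1]$ let
$$\Delta_\varepsilon(t)=Z(g+f_\varepsilon+t\hat h_\varepsilon)\,Z(g)-Z(g+f_\varepsilon)\,Z(g+t\hat h_\varepsilon),\qquad\Delta_\varepsilon(0)=0 .$$
Since $1-e^{-tv}=v\int_0^te^{-sv}\,ds$ and $e^{-sv}\le1+e^{-v}$ for $s\in[0,1]$, we have $|1-e^{-tv}|\le t|v|(1+e^{-v})$. With $v=V_0$, fact (N) and Hölder make $e^{-U(g)-U(f_\varepsilon)}|V_0|(1+e^{-V_0})$ and $e^{-U(g)}|V_0|(1+e^{-V_0})$ integrable, so by dominated convergence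
$$\Delta_\varepsilon'(0^+)=-E\big[e^{-U(g)}e^{-\tau\sum V_i}V_0\big]Z(g)+E\big[e^{-U(g)}e^{-\tau\sum V_i}\big]\,E\big[e^{-U(g)}V_0\big].$$
Let $\varepsilon\to0$ and use (9) three times. The first term tends to $-Z(g)^2A(\tau,N,p)$. The second tends to $Z(g)^2\,\mathbb E[e^{-\tau\sum_{i\ge1}H(\eta_i)}]\,\mathbb E[H(\eta_0)]=0$. Hence
$$\Delta_\varepsilon'(0^+)\to-Z(g)^2A(\tau,N,p)<0$$
by Lemma 1. Fix $\varepsilon$ so small that $\Delta_\varepsilon'(0^+)<0$, the supports lie in $O$, and $\int f_\varepsilon<\delta$. Then choose $t>0$ so small that $\Delta_\varepsilon(t)<0$ and $t\int\hat h_\varepsilon<\delta$. With $f=f_\varepsilon$ and $h=t\hat h_\varepsilon$, inequality (2) fails strictly. This proves Theorem 1. $\blacksquare$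

Note the order of the choices: first $\tau$, then $N$, then $p$, then $\varepsilon$, then $t$. Nothing in the argument used that $P$ is even, and $g=0$ is allowed.

## Degree at most two: Gaussian measures and the maximum principle

We prove Theorem 2. Let $P=ax^2+bx+c$ be bounded below. If $a=0$ then $b=0$, $U(f)=c\int f$ is a constant, and (2) is an equality. So let $a>0$. Then $\mu_g$ is Gaussian, and the two-spin determinant computed earlier indicates why the quadratic part causes no trouble. The linear part shifts the mean, and there a sign has to be checked.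

**Step 1: reduction to a covariance.** The aim is to replace (2) by its infinitesimal form. Put $g_{s,t}=g+sf+th$ for $s,t\in[0,1]$. Since $e^{-sU(f)}\le1+e^{-U(f)}$ and likewise for $h$, (N) allows differentiation under the expectation, with continuous derivatives. We get $\partial_s\partial_t\log Z(g_{s,t})=\mathrm{Cov}_{g_{s,t}}(U(f),U(h))$, where $\mathrm{Cov}_g$ is the covariance under $\mu_g=e^{-U(g)}\mu_0/Z(g)$, and so
$$\log\frac{Z(g+f+h)\,Z(g)}{Z(g+f)\,Z(g+h)}=\int_0^1\!\!\int_0^1\mathrm{Cov}_{g_{s,t}}(U(f),U(h))\,ds\,dt .$$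
Since $0\le g_{s,t}\in C_0^\infty$, it suffices to prove $\mathrm{Cov}_g(U(f),U(h))\ge0$ for all $0\le f,g,h\in C_0^\infty$.

**Step 2: coordinates.** The aim is to write $U(f)$ in i.i.d. Gaussian variables adapted to $g$. Regard $C=(-\Delta+m_0^2)^{-1}$ as an operator on real $L^2(\mathbb R^2)$, and $f$ as a multiplication operator. Let
$$T_f=2a\,C^{1/2}fC^{1/2}\ge0 .$$
With $S=f^{1/2}C^{1/2}$ we have $C^{1/2}fC^{1/2}=S^*S$ and $SS^*=f^{1/2}Cf^{1/2}$, an operator with kernel $f^{1/2}(x)C(x-y)f^{1/2}(y)$. Hence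
$$\mathrm{tr}\,T_f^2=4a^2\,\mathrm{tr}\big((SS^*)^2\big)=4a^2\iint f(x)C(x-y)^2f(y)\,dx\,dy<\infty,$$
so $T_f$ is Hilbert–Schmidt. Let $T=T_g$ have orthonormal eigenbasis $(e_k)$ with eigenvalues $\lambda_k\ge0$, $\sum\lambda_k^2<\infty$.

Since $E[\phi(k)^2]=\|C^{1/2}k\|^2$, and the functions $C^{1/2}k$, $k\in C_0^\infty$, are dense in $L^2$ (a vector $v$ orthogonal to all of them has $C^{1/2}v=0$, so $v=0$), there is an isometry $J$ from $L^2$ onto the first chaos with $J(C^{1/2}k)=\phi(k)$. The variables $\xi_k=J(e_k)$ are i.i.d. $N(0,1)$ and generate the $\sigma$-algebra up to null sets.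

By polarization of (W), for $u,v\in C_0^\infty$,
$$E\Big[a\!\int\! f{:}\phi^2{:}\ {:}\phi(u)\phi(v){:}\Big]=2a\int f\,(Cu)(Cv)=\langle C^{1/2}u,\,T_f\,C^{1/2}v\rangle .$$
Both sides extend by continuity to $E[a\int f{:}\phi^2{:}\ {:}J(x)J(y){:}]=\langle x,T_fy\rangle$ for $x,y\in L^2$. For a symmetric Hilbert–Schmidt matrix $(\alpha_{kl})$, the variable $\frac12\sum\alpha_{kl}{:}\xi_k\xi_l{:}$ has inner product $\alpha_{kl}$ with ${:}\xi_k\xi_l{:}$, and these variables span the second chaos. Also $\phi(f)=J(C^{1/2}f)$. Hence in $L^2(\mu_0)$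
$$U(f)=\frac12\sum_{k,l}(T_f)_{kl}\,{:}\xi_k\xi_l{:}+b\sum_k\langle e_k,C^{1/2}f\rangle\,\xi_k+c\int f. \tag{10}$$

**Step 3: the law of $(\xi_k)$ under $\mu_g$.** The aim is to show that the $\xi_k$ stay independent and Gaussian. For $f=g$ the quadratic part of (10) is $\frac12\sum\lambda_k(\xi_k^2-1)$. Put $d_k=b\langle e_k,C^{1/2}g\rangle$, so $\sum d_k^2=b^2\langle g,Cg\rangle<\infty$, and $S_M=\sum_{k\le M}\big[\frac12\lambda_k(\xi_k^2-1)+d_k\xi_k\big]$. A one-dimensional Gaussian integral for each $k$, and $x-\log(1+x)\le x^2/2$ with $x=2\lambda_k$, give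
$$E[e^{-2S_M}]=\prod_{k\le M}(1+2\lambda_k)^{-1/2}e^{\lambda_k}e^{2d_k^2/(1+2\lambda_k)}\le\exp\Big(\sum_k\lambda_k^2+2\sum_kd_k^2\Big).$$
So $e^{-S_M}$ is bounded in $L^2(\mu_0)$, hence uniformly integrable. As $S_M\to U(g)-c\int g$ in $L^2(\mu_0)$, it follows that $e^{-S_M}\to e^{-U(g)+c\int g}$ in $L^1(\mu_0)$. Under the normalized measure $e^{-S_M}\mu_0/E[e^{-S_M}]$ the $\xi_k$ are independent, and for $k\le M$ the density of $\xi_k$ is proportional to $\exp(-\frac12(1+\lambda_k)x^2-d_kx)$. These measures converge to $\mu_g$ in total variation. Hence under $\mu_g$ the $\xi_k$ are independent Gaussians with variances $(1+\lambda_k)^{-1}$ and means $\nu_k=-d_k/(1+\lambda_k)$. Put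
$$D=(1+T)^{-1},\qquad\nu=\sum_k\nu_ke_k=-b\,D\,C^{1/2}g .$$

**Step 4: the covariance formula.** The aim is
$$\mathrm{Cov}_g(U(f),U(h))=\tfrac12\mathrm{tr}(T_fDT_hD)+\langle v_f,Dv_h\rangle,\qquad v_f=T_f\nu+b\,C^{1/2}f. \tag{11}$$
Truncate (10) to $k,l\le M$. The truncations converge in $L^2(\mu_0)$, hence in $L^4(\mu_0)$ by (H), hence in $L^2(\mu_g)$, because $d\mu_g/d\mu_0\in L^2(\mu_0)$ and $\langle|Y|^2\rangle_g\le\|d\mu_g/d\mu_0\|_2\,\|Y\|_{L^4(\mu_0)}^2$. Let $\Pi_M$ be the projection onto the span of $e_1,\dots,e_M$, and write $\xi_k=\nu_k+\omega_k$. Up to a constant, the truncation of $U(f)$ is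
$$\frac12\sum_{k,l\le M}(T_f)_{kl}\,\omega_k\omega_l+\sum_{k\le M}\big\langle e_k,\ \Pi_MT_f\Pi_M\nu+b\,\Pi_MC^{1/2}f\big\rangle\,\omega_k .$$
The $\omega_k$ are independent centred Gaussians with variances $D_k=(1+\lambda_k)^{-1}$ under $\mu_g$. Linear and quadratic terms are uncorrelated, since odd moments vanish. The linear terms contribute $\langle v_f^M,Dv_h^M\rangle$ with $v_f^M=\Pi_MT_f\Pi_M\nu+b\Pi_MC^{1/2}f$. By $\mathrm{Cov}(\omega_k\omega_l,\omega_{k'}\omega_{l'})=D_kD_l(\delta_{kk'}\delta_{ll'}+\delta_{kl'}\delta_{lk'})$, the quadratic terms contribute $\frac12\sum_{k,l\le M}(T_f)_{kl}(T_h)_{kl}D_kD_l$. Let $M\to\infty$: $\Pi_MT_f\Pi_M\to T_f$ in Hilbert–Schmidt norm and $v_f^M\to v_f$, which gives (11).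

**Step 5: the quadratic term is nonnegative.** By cyclicity of the trace, $\frac12\mathrm{tr}(T_fDT_hD)=\frac12\mathrm{tr}(XY)$ with $X=D^{1/2}T_fD^{1/2}\ge0$ and $Y=D^{1/2}T_hD^{1/2}\ge0$ Hilbert–Schmidt. In an orthonormal eigenbasis $(\varphi_k)$ of $X$ with eigenvalues $x_k\ge0$, $\mathrm{tr}(XY)=\sum_kx_k\langle\varphi_k,Y\varphi_k\rangle\ge0$.

**Step 6: rewriting the linear term.** The aim is to recognize a Green's function. Let $G=C^{1/2}DC^{1/2}$. From $C^{1/2}(1+T)DC^{1/2}=C$ and $T=2aC^{1/2}gC^{1/2}$ we get $G+2a\,CgG=C$. So for $k\in L^2$ the function $\psi=Gk=C(k-2ag\psi)$ lies in $H^2$ and satisfies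
$$(-\Delta+m_0^2+2ag)\,\psi=k; \tag{12}$$
that is, $G=(-\Delta+m_0^2+2ag)^{-1}$. Since $C^{1/2}\nu=-b\,Gg$,
$$v_f=2a\,C^{1/2}f\,C^{1/2}\nu+b\,C^{1/2}f=C^{1/2}[\,b\,f\,q\,],\qquad q=1-2a\,Gg,$$
and therefore
$$\langle v_f,Dv_h\rangle=b^2\,\langle fq,\,G(qh)\rangle .$$
The function $bq$ is $P'$ evaluated at the mean $-bGg$ of $\phi$ under $\mu_g$. So we must show that $q$ does not change sign and that $G$ preserves positivity.

**Step 7: the maximum principle, twice.** First, $G$ preserves positivity. Let $0\le k\in L^2$, $\psi=Gk$, and test (12) with $\psi_-=\max(-\psi,0)\in H^1$. Since $\nabla\psi\cdot\nabla\psi_-=-|\nabla\psi_-|^2$ and $\psi\psi_-=-\psi_-^2$,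
$$-\int\Big(|\nabla\psi_-|^2+(m_0^2+2ag)\psi_-^2\Big)=\int k\psi_-\ge0 ,$$
so $\psi_-=0$. Second, $q\ge0$. Let $\psi=2a\,Gg$, so that $(-\Delta+m_0^2+2ag)\psi=2ag$, and test with $(\psi-1)_+$, which lies in $H^1$ because $(\psi-1)_+\le|\psi|$. Moving the right side to the left,
$$\int\Big(|\nabla(\psi-1)_+|^2+m_0^2\,\psi\,(\psi-1)_++2ag\,(\psi-1)_+^2\Big)=0 .$$
All three terms are nonnegative, since $\psi>1$ wherever $(\psi-1)_+\neq0$. The middle one forces $(\psi-1)_+=0$, that is, $q=1-\psi\ge0$.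

Hence $fq\ge0$, $qh\ge0$ and $G(qh)\ge0$, so $\langle v_f,Dv_h\rangle\ge0$. With Step 5 and (11), $\mathrm{Cov}_g(U(f),U(h))\ge0$, and Step 1 gives (2). This proves Theorem 2. $\blacksquare$
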